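\title{Nonnegative quartics $f=au^2+2bu+c$ for which $af$ is not a sum of squares}

\begin{abstract}
Let $f=au^2+2bu+c$ be a nonnegative real quartic form in $x,y,z,u$, where $a\not\equiv0$, $b$, $c$ are forms in $x,y,z$ of degrees $2,3,4$. It has been conjectured that $af$ is always a sum of squares of cubic forms. We show that this is false: the form
\[(xu+64z^2)^2+z^2u^2+x^2y^2+y^4-47y^2z^2\]
is nonnegative and has $a=x^2+z^2$, but $af$ is not a sum of squares. The conjecture holds when $a$ has rank one; for every positive semidefinite $a$ of rank two or three and every $N$ there is a nonnegative $f$ with leading coefficient $a$ such that $a^Nf$ is not a sum of squares. The proof passes to the discriminant $ac-b^2$ and ends with an extremal property of odd polynomials bounded on $[-1,1]$.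
\end{abstract}

\section{Introduction}

Throughout, a \emph{form} is a homogeneous polynomial with real coefficients. A form is \emph{nonnegative} if it takes no negative value, and \emph{positive definite} if it is positive at every nonzero point. A form of degree $2d$ is a \emph{sum of squares} (s.o.s.) if it equals $\sum_iP_i^2$ for finitely many forms $P_i$ of degree $d$. Such an identity is a proof of nonnegativity that can be verified by expanding. When a nonnegative form $g$ is not s.o.s., one looks for a \emph{multiplier}: a nonzero nonnegative form $q$ such that $qg$ is s.o.s. This still certifies $g\ge0$, first on the dense set where $q>0$ and then everywhere by continuity. The lower the degree of $q$, and the more explicitly it is given, the better the certificate.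

We consider quartic forms in four variables of the shape
\begin{equation}\label{eq:shape}
f=au^2+2bu+c,\qquad a,b,c\in\mathbb R[x,y,z]\ \text{forms of degrees } 2,3,4,\qquad a\not\equiv0 .
\end{equation}
The absence of $u^4$ and $u^3$ has a geometric meaning: a nonnegative quartic that vanishes at $(0,0,0,1)$ has no term $u^4$, and then no term $\ell(x,y,z)\,u^3$ either, as one sees by letting $u\to\pm\infty$. The \emph{discriminant} of $f$ is the ternary sextic $\Delta=ac-b^2$, and completing the square gives
\begin{equation}\label{eq:square}
af=(au+b)^2+\Delta .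
\end{equation}
Hilbert (1893) proved that for every nonnegative ternary sextic $g$ there is a nonzero quadratic form $q''$ such that $q''g$ is a sum of squares of quartics. Consequently, for every nonnegative quaternary quartic $f$ there are nonzero quadratic forms $q,q'$ such that $qq'f$ is a sum of squares of quartics. It remains open whether a single nonzero quadratic form $q$ always suffices to make $qf$ s.o.s. For the shape \eqref{eq:shape} the natural candidate is $q=a$. By \eqref{eq:square}, $af$ is s.o.s.\ whenever $\Delta$ is, and the multiplier $a$ does better than this suggests: there are explicit nonnegative forms \eqref{eq:shape} for which neither $f$ nor $\Delta$ is s.o.s.\ but $af$ is. The authors of \cite{QQ} conjecture that $q=a$ suffices, that is, that the following question has a positive answer.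

\begin{quote}
\emph{Let $f=au^2+2bu+c$ be as in \eqref{eq:shape} and nonnegative on $\mathbb R^4$. Is the sextic $af$ a sum of squares of cubic forms in $x,y,z,u$?}
\end{quote}

The answer is no. For a real parameter $\lambda>1$ put
\begin{equation}\label{eq:family}
\begin{gathered}
a=x^2+z^2,\qquad b=\lambda^3xz^2,\qquad c=\lambda^6z^4+ay^2+y^4-3\lambda^2y^2z^2,\\
f_\lambda=au^2+2bu+c .
\end{gathered}
\end{equation}
For $\lambda=4$ we have $\lambda^3=64$, $\lambda^6=4096$, $3\lambda^2=48$, and
\begin{align*}
f_4&=(x^2+z^2)u^2+128\,xz^2u+4096z^4+x^2y^2+y^4-47y^2z^2\\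
&=(xu+64z^2)^2+z^2u^2+x^2y^2+y^4-47y^2z^2 .
\end{align*}

\begin{theorem}\label{thm:family}
Let $\lambda>1$. Then $f_\lambda\ge0$ on $\mathbb R^4$. If $N\ge0$ is an integer and $\lambda>1/\sin\frac{\pi}{4N+6}$, then $a^Nf_\lambda$ is not s.o.s. For $N=1$ the condition is $\lambda>1/\sin18^\circ=1+\sqrt5\approx3.24$, so $af_4$ is not s.o.s.
\end{theorem}

The second theorem sorts the question by the rank of the quadratic form $a$ and shows that higher powers of $a$ do not repair the conjecture.

\begin{theorem}\label{thm:rank}
If $f=au^2+2bu+c$ as in \eqref{eq:shape} is nonnegative, then $a$ is positive semidefinite.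
\begin{enumerate}
\item[(1)] If $\operatorname{rank}a=1$, then $f$ itself is s.o.s., so $af$ is s.o.s.
\item[(2)] For every positive semidefinite $a$ of rank $2$ or $3$ and every $N\ge0$, there are $b,c$ such that $f=au^2+2bu+c\ge0$ and $a^{N'}f$ is not s.o.s.\ for all $0\le N'\le N$.
\item[(3)] For every $N\ge0$, the set of triples $(a,b,c)$ with $a$ positive definite, $\Delta$ positive definite (so $f\ge0$) and $a^Nf$ not s.o.s.\ is open and nonempty.
\item[(4)] If $a$ and $\Delta$ are positive definite, then $a^Nf$ is s.o.s.\ for some $N=N(f)$. This $N$ cannot be bounded uniformly in $f$.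
\end{enumerate}
\end{theorem}

So the conjecture holds for $\operatorname{rank}a=1$ and fails for every $a$ of rank $2$ or $3$. Whether some other quadratic multiplier always works is not addressed here.

The proof of Theorem~\ref{thm:family} removes one variable at a time. Substituting $u=-b/a$ turns a decomposition of $a^Nf_\lambda$ into one of $a^{N+1}\Delta_\lambda$, where $\Delta_\lambda$ is the discriminant of $f_\lambda$ (Section~\ref{sec:tools}). Expanding in powers of $y$ produces a binary form $K(x,z)$ of degree $2N+3$ that is bounded by $1$ on the unit circle and equals $+1$ and $-1$ at the two ends of an arc that is short when $\lambda$ is large (Section~\ref{sec:reduction}). A bounded form of that degree cannot swing so fast (Section~\ref{sec:odd}). Section~\ref{sec:family} explains where the family comes from and runs the argument in the smallest case, and Section~\ref{sec:rank} proves Theorem~\ref{thm:rank}.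

\section{Sums of squares and the discriminant}\label{sec:tools}

We shall use without comment that a product of s.o.s.\ forms is s.o.s., that a positive semidefinite quadratic form is a sum of squares of linear forms, and that an invertible linear change of variables preserves nonnegativity and the s.o.s.\ property. Three further facts express that real squares cannot cancel.

\begin{lemma}\label{lem:sos}
Let $g=\sum_iP_i^2$ with real polynomials $P_i$, and let $t$ be one of the variables.
\begin{enumerate}
\item[(a)] If $g$ has degree $2e$ in $t$, then every $P_i$ has degree at most $e$ in $t$.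
\item[(b)] If $g=t^2g_1$ with a polynomial $g_1$, then $t$ divides every $P_i$ and $g_1=\sum_i(P_i/t)^2$.
\item[(c)] In the finite-dimensional space of forms of degree $2d$ in a given set of variables, the s.o.s.\ forms are a closed set.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $e'$ be the largest degree in $t$ of any $P_i$. The coefficient of $t^{2e'}$ in $g$ is the sum of the squares of the coefficients of $t^{e'}$ in the $P_i$. These are real polynomials, not all zero, so the sum is nonzero and $e'=e$.

(b) Setting $t=0$ gives $\sum_i(P_i|_{t=0})^2=0$, so each $P_i|_{t=0}$ is the zero polynomial, which means $t\mid P_i$.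

(c) Let $v$ be the column vector of the $r$ monomials of degree $d$. If $P_i=w_i^{\mathsf T}v$, then $\sum_iP_i^2=v^{\mathsf T}Gv$ with $G=\sum_iw_iw_i^{\mathsf T}$ positive semidefinite of size $r$; diagonalizing $G$ shows that $r$ squares always suffice. Now let $g_j=\sum_{i=1}^rP_{ij}^2\to g$. On the unit sphere $P_{ij}^2\le g_j$, and the $g_j$ are uniformly bounded there. The maximum of the absolute value on the sphere is a norm on forms of degree $d$, so along a subsequence $P_{ij}\to P_i$ for every $i$, and $g=\sum_{i=1}^rP_i^2$.
\end{proof}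

The next lemma compares $f$ with its discriminant, which has one variable fewer.

\begin{lemma}\label{lem:disc}
Let $f=au^2+2bu+c$ be as in \eqref{eq:shape} and $\Delta=ac-b^2$.
\begin{enumerate}
\item[(a)] $f\ge0$ on $\mathbb R^4$ if and only if $a\ge0$ and $\Delta\ge0$ on $\mathbb R^3$.
\item[(b)] If $a^Nf$ is s.o.s., then $a^{N+1}\Delta$ is s.o.s.
\item[(c)] If $a\ge0$ and $a^M\Delta$ is s.o.s., then $a^{M+1}f$ is s.o.s.
\end{enumerate}
\end{lemma}

\begin{proof}
Where $a\neq0$ we may substitute $u=-b/a$, and
\begin{equation}\label{eq:min}
f(x,y,z,-b/a)=\frac{b^2}{a}-\frac{2b^2}{a}+c=\frac{\Delta}{a}.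
\end{equation}
The set where $a\ne0$ is dense because $a\not\equiv0$.

(a) If $f\ge0$, then $a=\lim_{u\to\infty}f/u^2\ge0$, and \eqref{eq:min} gives $\Delta\ge0$ where $a>0$, hence everywhere. Conversely, if $a\ge0$ and $\Delta\ge0$, then \eqref{eq:square} gives $f\ge0$ where $a>0$, hence everywhere.

(b) Let $a^Nf=\sum_iP_i^2$ with forms $P_i$ of degree $N+2$. The left side has degree $2$ in $u$, so $P_i=L_iu+R_i$ with forms $L_i,R_i\in\mathbb R[x,y,z]$ by Lemma~\ref{lem:sos}(a). Substituting $u=-b/a$, using \eqref{eq:min} and multiplying by $a^2$, we get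
\[a^{N+1}\Delta=\sum_i(aR_i-bL_i)^2\]
where $a\ne0$, hence identically.

(c) By \eqref{eq:square}, $a^{M+1}f=a^M(au+b)^2+a^M\Delta$, and $a^M$ is s.o.s.\ because $a$ is.
\end{proof}

For the conjecture, (b) and (c) read: if $\Delta$ is s.o.s.\ then $af$ is, and if $af$ is s.o.s.\ then $a^2\Delta$ is. To refute it, it is enough to find $a\geq0$, $b$, $c$ with $\Delta\ge0$ and $a^2\Delta$ not s.o.s.

\section{The family and the smallest case}\label{sec:family}

By Lemma~\ref{lem:sos}(b), multiplying by $x^2$ never turns a form that is not s.o.s.\ into one that is. This suggests taking $a$ close to $x^2$ and $\Delta$ close to a nonnegative sextic that is not s.o.s., such as the Motzkin form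
\[M(x,y,w)=w^6+x^4y^2+x^2y^4-3x^2y^2w^2\]
(see Remark~\ref{rem:limit}). The difficulty is that $\Delta$ is not arbitrary: $\Delta+b^2$ must be divisible by $a$, so $-\Delta$ must be a square modulo $a$. For $a=x^2$ exactly, this leaves no counterexample, by Theorem~\ref{thm:rank}(1). So we replace $x^2$ in $M$ by $a=x^2+z^2$ and $w$ by $\lambda z$:
\begin{equation}\label{eq:Delta}
\Delta_\lambda=\lambda^6z^6+a^2y^2+ay^4-3\lambda^2ay^2z^2 .
\end{equation}
Modulo $a$ only the first term survives, and $z^2\equiv-x^2$, so $-\Delta_\lambda\equiv\lambda^6x^2z^4=(\lambda^3xz^2)^2$. This dictates the choice of $b$ and $c$ in \eqref{eq:family}. Indeed, since $a-x^2=z^2$,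
\[ac-b^2=\lambda^6z^4(a-x^2)+a\,(ay^2+y^4-3\lambda^2y^2z^2)=\Delta_\lambda .\]

\begin{lemma}\label{lem:nonneg}
$\Delta_\lambda\ge0$ on $\mathbb R^3$ and $f_\lambda\ge0$ on $\mathbb R^4$.
\end{lemma}

\begin{proof}
The three terms $\lambda^6z^6$, $a^2y^2$, $ay^4$ are nonnegative with product $(\lambda^2ay^2z^2)^3$. By the inequality of arithmetic and geometric means their sum is at least $3\lambda^2ay^2z^2$, so $\Delta_\lambda\ge0$. Lemma~\ref{lem:disc}(a) gives $f_\lambda\ge0$.
\end{proof}

The three terms are equal, and $\Delta_\lambda$ vanishes, when $a=y^2=\lambda^2z^2$. Since $\lambda>1$, the unit circle $a=1$ in the $(x,z)$-plane contains two distinct points with $z=1/\lambda$, namely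
\[Q_\pm=(\pm x_0,\,1/\lambda),\qquad x_0=\sqrt{1-\lambda^{-2}}>0,\]
and $\Delta_\lambda=0$ above them at $y=\pm1$. The obstruction to a decomposition into squares lives at these two points. Here it is with no multiplier at all.

\begin{example}\label{ex:n0}
\emph{$\Delta_\lambda$ is not s.o.s.\ for $\lambda>1$.} Suppose $\Delta_\lambda=\sum_ip_i^2$ with cubic forms $p_i$. As $\Delta_\lambda$ has degree $4$ in $y$, we can write $p_i=A_i+yB_i+y^2C_i$ with $A_i$ cubic, $B_i$ quadratic and $C_i$ linear in $x,z$. The coefficients of $y^0$, $y^4$, $y^2$ give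
\[\sum A_i^2=\lambda^6z^6,\qquad\sum C_i^2=a,\qquad\sum B_i^2+2\sum A_iC_i=a(a-3\lambda^2z^2).\]
The first identity forces $A_i=\lambda^3d_iz^3$ with constants $d_i$, $\sum d_i^2=1$. The right side of the third is negative at $Q_\pm$, and only the cross term $2\sum A_iC_i=2\lambda^3z^3K$ can be negative, where $K=\sum d_iC_i=\alpha x+\beta z$. At $Q_\pm$ we have $a=1$ and $\lambda z=1$, so $2K(Q_\pm)\le1-3=-2$. Adding the two inequalities cancels $\alpha$ and leaves $\beta\le-\lambda$. But Cauchy--Schwarz gives $K^2\le\sum d_i^2\sum C_i^2=a$, and at $(x,z)=(0,1)$ this says $|\beta|\le1$. This contradicts $\lambda>1$.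
\end{example}

\begin{remark}\label{rem:limit}
The same computation for $M$, with $x^2$ in place of $a$ and $w$ in place of $\lambda z$, yields a linear form $K(x,w)$ with $K^2\le x^2$, so $K=\alpha x$, and with $K(\pm1,1)\le-1$, which is impossible. So $M$ is not s.o.s., and neither is $x^{2n}M$. In the coordinates $x,y,w=\lambda z$ we have $a=x^2+w^2/\lambda^2$, so $a^n\Delta_\lambda\to x^{2n}M$ as $\lambda\to\infty$, and Lemma~\ref{lem:sos}(c) shows that for each $n$ the form $a^n\Delta_\lambda$ is not s.o.s.\ once $\lambda$ is large. In these coordinates $b=\lambda xw^2$ is unbounded, so $f_\lambda$ has no limit, and there is no conflict with the rank one case. This limiting argument names no value of $\lambda$; the next two sections supply one.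
\end{remark}

\section{From a sum of squares to an odd polynomial}\label{sec:reduction}

With a multiplier $a^n$ the constants $d_i$ of Example~\ref{ex:n0} become forms of degree $n$, and $K$ becomes a form of degree $2n+1$. The step ``add the inequalities at $Q_+$ and $Q_-$'' becomes ``keep the part of $K$ that is even in $x$,'' which on the unit circle is a polynomial in $z$ alone.

\begin{proposition}\label{prop:odd}
Let $\lambda>1$, $n\ge0$ and $m=2n+1$. If $a^n\Delta_\lambda$ is s.o.s., then there is an odd real polynomial $T(s)$ of degree at most $m$ with $|T|\le1$ on $[-1,1]$ and $T(1/\lambda)=1$.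
\end{proposition}

\begin{proof}
Let $a^n\Delta_\lambda=\sum_ip_i^2$ with forms $p_i$ of degree $n+3$. By \eqref{eq:Delta},
\[a^n\Delta_\lambda=\lambda^6a^nz^6+a^{n+1}(a-3\lambda^2z^2)\,y^2+a^{n+1}y^4,\]
and $a$ does not involve $y$. By Lemma~\ref{lem:sos}(a), $p_i=A_i+yB_i+y^2C_i$ with forms $A_i,B_i,C_i\in\mathbb R[x,z]$ of degrees $n+3,\,n+2,\,n+1$. Comparing the coefficients of $y^0,y^4,y^2$,
\[\sum A_i^2=\lambda^6a^nz^6,\qquad\sum C_i^2=a^{n+1},\qquad\sum B_i^2+2\sum A_iC_i=a^{n+1}(a-3\lambda^2z^2).\]
Three applications of Lemma~\ref{lem:sos}(b) to the first identity give $A_i=\lambda^3z^3D_i$ with forms $D_i$ of degree $n$ and $\sum D_i^2=a^n$. Put $K=\sum_iC_iD_i$, a form of odd degree $m$ in $x,z$. Cauchy--Schwarz gives $K^2\le a^{n+1}a^n=a^m$, and dropping $\sum B_i^2\ge0$ from the third identity gives $2\lambda^3z^3K\le a^{n+1}(a-3\lambda^2z^2)$. On the unit circle $a=1$ these read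
\[|K|\le1,\qquad 2(\lambda z)^3K\le1-3(\lambda z)^2 .\]
At $Q_\pm$ the second inequality says $2K\le-2$, and with the first we obtain $K(Q_+)=K(Q_-)=-1$.

The form $\frac12\bigl(K(x,z)+K(-x,z)\bigr)$ contains only even powers of $x$; write it as $\sum_{j=0}^n\kappa_jx^{2j}z^{m-2j}$. Define
\[T(s)=-\sum_{j=0}^n\kappa_j(1-s^2)^js^{m-2j}.\]
Each exponent $m-2j$ is odd, so $T$ is an odd polynomial of degree at most $m$. For $s\in[-1,1]$ and $x=\sqrt{1-s^2}$ the points $(\pm x,s)$ lie on the unit circle and $T(s)=-\frac12\bigl(K(x,s)+K(-x,s)\bigr)$. Hence $|T(s)|\le1$, and $T(1/\lambda)=-\frac12\bigl(K(Q_+)+K(Q_-)\bigr)=1$.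
\end{proof}

\begin{remark}
Both points are needed. The form $K=-(x_0x+z/\lambda)\,a^n$ satisfies $K^2\le a^m$ and $K(Q_+)=-1$ for every $\lambda>1$, so one point gives no obstruction. With two points, the odd degree of $K$ gives $K(-Q_-)=+1$, and $-Q_-=(x_0,-1/\lambda)$ is the mirror image of $Q_+$ in the $x$-axis. Thus $K$ must fall from $+1$ to $-1$ along an arc of length $2\arcsin(1/\lambda)$.
\end{remark}

\section{How soon an odd polynomial can reach its bound}\label{sec:odd}

An odd polynomial vanishes at $0$. If it is bounded by $1$ on $[-1,1]$ and has degree at most $m$, how close to $0$ can it take the value $1$? For $m=1$ we have $T=\beta s$ with $|\beta|\le1$, so $T<1$ on $[0,1)$; this is Example~\ref{ex:n0}. The case $m=3$ can also be done by hand.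

\begin{example}\label{ex:m3}
Let $T=\alpha s+\beta s^3$ satisfy $|T|\le1$ on $[-1,1]$ and $T(1/\lambda)=1$ with $\lambda>1$. Then $1/\lambda$ is an interior maximum, so $T'(1/\lambda)=0$. The equations $\alpha\lambda^{-1}+\beta\lambda^{-3}=1$ and $\alpha+3\beta\lambda^{-2}=0$ give $T=\frac12(3\lambda s-\lambda^3s^3)$, and
\[0\le T(1)+1=\tfrac12(2+3\lambda-\lambda^3)=\tfrac12(2-\lambda)(1+\lambda)^2 .\]
So $\lambda\le2=1/\sin\frac\pi6$, and for $\lambda=2$ the polynomial is $3s-4s^3$. By Proposition~\ref{prop:odd} and Lemma~\ref{lem:disc}(b), $a\Delta_\lambda$ and $f_\lambda$ are not s.o.s.\ for $\lambda>2$; this is the case $N=0$ of Theorem~\ref{thm:family}.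
\end{example}

The conjecture needs $m=5$, where two equations no longer determine the three coefficients. The extremal polynomial in the example satisfies $3\sin\psi-4\sin^3\psi=\sin3\psi$, which shows what to compare with. For odd $m$,
\[\sin m\psi=\operatorname{Im}\,(\cos\psi+i\sin\psi)^m=\sum_{k\text{ odd}}\binom mk(-1)^{(k-1)/2}\cos^{m-k}\psi\,\sin^k\psi,\]
and $m-k$ is even, so $\cos^{m-k}\psi=(1-\sin^2\psi)^{(m-k)/2}$. Hence there is an odd polynomial $S_m$ of degree at most $m$ with $S_m(\sin\psi)=\sin m\psi$. The formula gives $S_1=s$, $S_3=3s-4s^3$ and $S_5=5s-20s^3+16s^5$. The polynomial $S_m$ is bounded by $1$ on $[-1,1]$ and first reaches $1$ on $[0,1]$ at $\sigma_m=\sin\frac{\pi}{2m}$. No competitor rises faster.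

\begin{lemma}\label{lem:extremal}
Let $m\ge1$ be odd and let $T$ be an odd real polynomial of degree at most $m$ with $|T|\le1$ on $[-1,1]$. Then $T(s)\le S_m(s)$ for $0\le s\le\sigma_m$. In particular $T(s)<1$ for $0\le s<\sigma_m$.
\end{lemma}

\begin{proof}
At $s=0$ both polynomials vanish, and at $s=\sigma_m$ we have $S_m=1\ge T$. Suppose $T(s^*)>S_m(s^*)$ for some $0<s^*<\sigma_m$. Choose $\mu\in(0,1)$ so close to $1$ that $\mu T(s^*)>S_m(s^*)$, and let $D=S_m-\mu T$, an odd polynomial of degree at most $m$. The factor $\mu$ makes the competitor strictly smaller than $1$ in absolute value, so that $D$ has the sign of $S_m$ wherever $S_m=\pm1$.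

For odd $j$ with $-m\le j\le m$ put $s_j=\sin\frac{j\pi}{2m}$. These are $m+1$ nodes $-1=s_{-m}<\dots<s_{-1}<s_1<\dots<s_m=1$ with $s_{\pm1}=\pm\sigma_m$, and $S_m(s_j)=\sin\frac{j\pi}2=(-1)^{(j-1)/2}$. So the sign of $D$ alternates along the nodes. In particular $D\not\equiv0$, and $D$ has a zero in each of the $m$ open intervals between consecutive nodes. The middle interval $(-\sigma_m,\sigma_m)$ contains at least three zeros: the point $0$, since $D$ is odd; a point of $(s^*,\sigma_m)$, since $D(s^*)<0<D(\sigma_m)$; and the negative of that point, again since $D$ is odd. Altogether $D$ has at least $(m-1)+3=m+2$ zeros, too many for a nonzero polynomial of degree at most $m$.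

For the last statement write $s=\sin\psi$ with $0\le\psi<\frac\pi{2m}$; then $S_m(s)=\sin m\psi<1$.
\end{proof}

Oddness cannot be dropped, as $T\equiv1$ shows.

\begin{proof}[Proof of Theorem~\ref{thm:family}]
Nonnegativity is Lemma~\ref{lem:nonneg}. Suppose $a^Nf_\lambda$ is s.o.s. By Lemma~\ref{lem:disc}(b), $a^n\Delta_\lambda$ is s.o.s.\ with $n=N+1$. Put $m=2n+1=2N+3$, so that $2m=4N+6$. Proposition~\ref{prop:odd} gives an odd polynomial $T$ of degree at most $m$ with $|T|\le1$ on $[-1,1]$ and $T(1/\lambda)=1$. The hypothesis on $\lambda$, used only here, says $1/\lambda<\sigma_m$, and Lemma~\ref{lem:extremal} gives $T(1/\lambda)<1$, a contradiction.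

For $N=1$ we have $m=5$ and $\sigma_5=\sin\frac\pi{10}=\sin18^\circ$. This number lies in $(0,1)$ and is a root of
\[S_5(s)-1=16s^5-20s^3+5s-1=(s-1)(4s^2+2s-1)^2,\]
so it is the positive root of $4s^2+2s-1$, namely $\frac{\sqrt5-1}4$. Its reciprocal is $1+\sqrt5$, which is less than $4$ because $\sqrt5<3$. Hence $af_4$ is not s.o.s.
\end{proof}

The proof used the coefficient of $y^2$ only at the two points $Q_\pm$, and it forgot that the squares produced by Lemma~\ref{lem:disc}(b) have the special form $aR_i-bL_i$. We therefore make no claim that the bound on $\lambda$ is optimal.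

\section{The rank of the leading coefficient}\label{sec:rank}

We prove Theorem~\ref{thm:rank}. That $a$ is positive semidefinite is part of Lemma~\ref{lem:disc}(a). An invertible linear change of $x,y,z$ preserves the shape \eqref{eq:shape}, acts on $a,b,c,\Delta$ by the same substitution, and carries any positive semidefinite $a$ to any other of the same rank. So in parts (1), (2) and (4) one $a$ of each rank may be fixed.

\begin{proof}[Proof of (1)]
Take $a=x^2$. On the plane $x=0$ we have $0\le\Delta=-b^2$, so $b$ vanishes there and $b=xb'$ with a quadratic form $b'$. Then $\Delta=x^2(c-b'^2)\ge0$, so the ternary quartic $c-b'^2$ is nonnegative where $x\ne0$, hence everywhere. By Hilbert's theorem (1888), every nonnegative ternary quartic is a sum of squares of quadratic forms. Thus $f=(xu+b')^2+(c-b'^2)$ is s.o.s., and so is $af=x^2f$. The point is that in rank one the sextic $\Delta$ is $x^2$ times a quartic, which brings it into the range of Hilbert's theorem.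
\end{proof}

\begin{proof}[Proof of (2)]
If $a^{N'}f$ is s.o.s.\ for some $N'\le N$, then so is $a^Nf=a^{N-N'}\cdot a^{N'}f$, because $a$ is s.o.s. It therefore suffices to make $a^Nf$ not s.o.s. In rank $2$, Theorem~\ref{thm:family} does this for $a=x^2+z^2$ and any $\lambda>1/\sin\frac\pi{4N+6}$.

In rank $3$ the argument of Section~\ref{sec:reduction} is not available, since there $a$ had to be free of $y$. We perturb instead. Fix $\lambda$ as above and put, for $\delta>0$,
\[f^\delta=f_\lambda+\delta y^2u^2\ge0 .\]
It has the shape \eqref{eq:shape} with the same $b,c$ and with leading coefficient $a^\delta=x^2+z^2+\delta y^2$ of rank $3$. As $\delta\to0$, $(a^\delta)^Nf^\delta\to(x^2+z^2)^Nf_\lambda$, which is not s.o.s. By Lemma~\ref{lem:sos}(c), $(a^\delta)^Nf^\delta$ is not s.o.s.\ for all small $\delta>0$.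
\end{proof}

\begin{proof}[Proof of (3)]
For a triple in the set, $f\ge0$ by Lemma~\ref{lem:disc}(a). A form is positive definite exactly when its minimum on the unit sphere is positive, and this minimum depends continuously on the coefficients; since $a$ and $\Delta$ depend continuously on $(a,b,c)$, the first two conditions are open. The map $(a,b,c)\mapsto a^Nf$ is continuous into the forms of degree $2N+4$, where the complement of the s.o.s.\ forms is open by Lemma~\ref{lem:sos}(c). So the set is open.

To see that it is nonempty, take a triple $(a,b,c)$ of rank $3$ from part (2); here $a$ is positive definite and $\Delta\ge0$, but $\Delta$ may have zeros. Replace $c$ by $c+\eta(x^2+y^2+z^2)^2$ with $\eta>0$. Then $\Delta$ becomes $\Delta+\eta\,a\,(x^2+y^2+z^2)^2$, which is positive definite, and $a^Nf$ becomes $a^Nf+\eta\,a^N(x^2+y^2+z^2)^2$, which is still not s.o.s.\ for small $\eta$ by Lemma~\ref{lem:sos}(c).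
\end{proof}

\begin{proof}[Proof of (4)]
Since $a$ is positive definite we may take $a=x^2+y^2+z^2$, and $\Delta$ remains positive definite after the change of variables. By a theorem of Reznick \cite{Rez}, for a positive definite form $\Delta$ the product $(x^2+y^2+z^2)^M\Delta$ is s.o.s.\ for all large $M$. For such an $M$, Lemma~\ref{lem:disc}(c) shows that $a^{M+1}f$ is s.o.s.

Suppose finally that some $N_0$ bounded $N(f)$ for all $f$ with $a$ and $\Delta$ positive definite. Multiplying by $a^{N_0-N(f)}$ would make $a^{N_0}f$ s.o.s.\ for all such $f$, and the set in part (3) would be empty for $N=N_0$.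
\end{proof}

\begin{thebibliography}{9}

\bibitem{QQ}
\emph{An efficient sum of squares nonnegativity certificate for quaternary quartic},
\texttt{https://tomesphere.com/paper/1511.03473}.

\bibitem{Rez}
Reznick, \emph{Uniform denominators in Hilbert's seventeenth problem}, Math.\ Z.\ 220 (1995).

\end{thebibliography}
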